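# A non-Grothendieck $\mathcal L_\infty$-space without separable complemented subspaces

## Bump functions in $C(K)$ and complemented copies of $c_0$

Scalars are real or complex. Subspaces are closed unless they are explicitly described as spans, operators are bounded and linear, and $c_{00}$ is the space of finitely supported sequences. We write $M(K)=C(K)^*$ for the regular Borel measures on a compact space $K$.

**Definition.** A Banach space $X$ is a *Grothendieck space* if every weak$^*$-convergent sequence in $X^*$ is weakly convergent.

By translation this says that every weak$^*$-null sequence in $X^*$ is weakly null, since a weak limit is also the weak$^*$ limit. Reflexive spaces are Grothendieck, because there the two topologies on $X^*$ agree. The space $c_0$ is not: the unit vectors $e_n^*\in\ell_1=c_0^*$ are weak$^*$-null, but $(1,1,1,\dots)\in\ell_\infty=\ell_1^*$ takes the value $1$ on each of them. A complemented subspace $Z$ of a Grothendieck space $X$ is again Grothendieck. Indeed, let $P:X\to Z$ be a projection and let $(z_n^*)$ be weak$^*$-null in $Z^*$. Then $(P^*z_n^*)$ is weak$^*$-null in $X^*$,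 hence weakly null, and since $P^*$ is an isomorphic embedding, Hahn–Banach extension of functionals shows that $(z_n^*)$ is weakly null. So a Grothendieck space contains no complemented copy of $c_0$. For which spaces is the converse true?

For $X=C(K)$ it is true, and the proof is short. It rests on two textbook facts, both in Diestel, *Sequences and Series in Banach Spaces*, Ch. VII.

* *Dieudonné–Grothendieck.* A bounded set $M\subset M(K)$ is relatively weakly compact if and only if $\sup_{\mu\in M}|\mu(O_k)|\to0$ for every sequence $(O_k)$ of pairwise disjoint open sets.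
* *Rosenthal's lemma.* If $(\mu_k)\subset M(K)$ is bounded, $(B_k)$ are pairwise disjoint Borel sets and $\varepsilon>0$, there is an infinite $L\subset\mathbb N$ with $|\mu_k|\big(\bigcup_{j\in L,\,j\ne k}B_j\big)<\varepsilon$ for all $k\in L$.

**Lemma 1.** Let $(\mu_n)\subset M(K)$ be weak$^*$-null but not weakly null. After passing to a subsequence and relabeling, there are $\varepsilon>0$ and pairwise disjoint open sets $O_k$ with $|\mu_k(O_k)|>\varepsilon$ for all $k$.

*Proof.* Pass to a subsequence with $|\varphi(\mu_n)|\ge\delta>0$ for some $\varphi\in M(K)^*$. No further subsequence converges weakly, since its weak limit would be the weak$^*$ limit $0$. The set $\{\mu_n\}$ is bounded by uniform boundedness, and by Eberlein–Šmulian it is not relatively weakly compact. So Dieudonné–Grothendieck gives $\varepsilon>0$, disjoint open sets $O_k$ and indices $m_k$ with $|\mu_{m_k}(O_k)|>\varepsilon$. A single measure $\mu$ satisfies $\mu(O_k)\to0$, so each index occurs as $m_k$ for only finitely many $k$. Hence we can thin out the $k$'s so that $m_1<m_2<\cdots$, and relabel. $\square$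

**Proposition 1.** If $C(K)$ is not a Grothendieck space, then it contains a complemented copy of $c_0$.

*Proof.* Take a weak$^*$-null sequence that is not weakly null and apply Lemma 1. By Rosenthal's lemma, after relabeling once more,
$$|\mu_k(O_k)|>\varepsilon,\qquad |\mu_k|\Big(\bigcup_{j\ne k}O_j\Big)<\varepsilon/2\qquad\text{for all }k.$$
By regularity there is a compact $C_k\subset O_k$ with $|\mu_k|(O_k\setminus C_k)<|\mu_k(O_k)|-\varepsilon$. By Urysohn's lemma there is $f_k\in C(K)$ with $0\le f_k\le1$, $f_k=1$ on $C_k$ and $f_k=0$ off $O_k$. Then $d_k:=\int f_k\,d\mu_k$ satisfies $|d_k|>\varepsilon$.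

Define $T:C(K)\to c_0$ by $Tf=(\int f\,d\mu_k)_k$, which maps into $c_0$ because $(\mu_k)$ is weak$^*$-null. Define $J:c_0\to C(K)$ by $Ja=\sum_ja_jf_j$. The $f_j$ are disjointly supported and bounded by $1$, so the series converges in norm and $\|Ja\|\le\|a\|$. Let $D$ be the diagonal operator on $c_0$ with entries $d_k$. Then $\|D^{-1}\|\le1/\varepsilon$ and
$$|(TJa-Da)_k|=\Big|\int\sum_{j\ne k}a_jf_j\,d\mu_k\Big|\le\tfrac\varepsilon2\|a\| .$$
So $\|D^{-1}TJ-I\|\le\frac12$, and $V=TJ$ is invertible on $c_0$. Put $P=JV^{-1}T$. Then $P^2=JV^{-1}(TJ)V^{-1}T=P$ and $PJ=J$, so $P$ is a projection onto $J(c_0)$. Finally $\|a\|=\|V^{-1}TJa\|\le\|V^{-1}\|\,\|T\|\,\|Ja\|$, so $J(c_0)$ is isomorphic to $c_0$. $\square$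

In particular, if $C(K)$ has no infinite-dimensional separable complemented subspace, then it is Grothendieck. Now replace $C(K)$ by a space that merely looks like a $C(K)$-space on finite-dimensional pieces.

**Definition.** $X$ is an *$\mathcal L_{\infty,\lambda}$-space* ($\lambda\ge1$) if every finite-dimensional $F\subset X$ is contained in a finite-dimensional $G\subset X$ with Banach–Mazur distance $d(G,\ell_\infty^{\dim G})\le\lambda$. It is an *$\mathcal L_\infty$-space* if it is an $\mathcal L_{\infty,\lambda}$-space for some $\lambda$. A *Lindenstrauss space* is a Banach space whose dual is isometric to an $L_1(\mu)$ space.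

For example, if $F$ is spanned by indicators of finitely many clopen subsets of the Cantor set $\Delta$, these sets generate a finite algebra, and the span of the indicators of its atoms is isometric to some $\ell_\infty^N$ and contains $F$. A small perturbation, written out in the section on local structure, handles arbitrary $F\subset C(\Delta)$. The spaces $C(K)$ and $c_0$ are Lindenstrauss spaces.

It is known that a Lindenstrauss space is Grothendieck if and only if it contains no complemented copy of $c_0$. The following generalization comes from doi:10.1007/978-3-319-14741-3_6. "Separable subspaces" in it means infinite-dimensional ones, since finite-dimensional subspaces are always complemented.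

**Conjecture.** Every $\mathcal L_\infty$ space that contains no complemented separable subspaces is a Grothendieck space.

## Strictly singular maps into $c_0$

What is left of the proof of Proposition 1 in a general space $X$? If $X$ is not Grothendieck, there is a weak$^*$-null sequence $(x_n^*)$ that is not weakly null, so the operator $Tx=(x_n^*(x))_n$ into $c_0$ survives. The map $J$ does not: it was built from infinitely many disjoint bump functions, and an $\mathcal L_\infty$-space offers only finite-dimensional pieces that need not fit together. The next definition measures the loss.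

**Definition.** An operator is *strictly singular* (SS) if it is not bounded below on any infinite-dimensional subspace.

For instance, every surjection $\ell_1\to c_0$ is SS, and there are such surjections, because $\ell_1$ maps onto every separable Banach space. If such an operator were bounded below on an infinite-dimensional $E\subset\ell_1$, then $E$ would be isomorphic to an infinite-dimensional subspace of $c_0$, hence would contain a copy of $c_0$ (Lemma 2 below). The unit vector basis of that copy is weakly null in $\ell_1$, hence norm null by the Schur property, which is absurd.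

**Lemma 2 (gliding hump).** Let $V$ be an infinite-dimensional subspace of $c_0$. There are $0=N_0<N_1<\cdots$, vectors $w_k\in V$ with $\|w_k\|=1$, and indices $n_k\in(N_{k-1},N_k]$ such that $w_k(n)=0$ for $n\le N_{k-1}$, $|w_k(n)|<2^{-k-3}$ for $n>N_k$, and $|w_k(n_k)|=1$. For every $a\in c_{00}$,
$$\tfrac78\max_k|a_k|\le\Big\|\sum_ka_kw_k\Big\|\le\tfrac98\max_k|a_k| .$$
In particular, the closed span of $(w_k)$ is isomorphic to $c_0$.

*Proof.* The vectors of $V$ vanishing on $\{1,\dots,N_{k-1}\}$ form a subspace of finite codimension in $V$, so it contains some $w_k$ of norm $1$. Since $w_k\in c_0$, we can choose $N_k$. The maximum modulus $1$ is attained, and only at indices in $(N_{k-1},N_k]$. Let $n\in(N_{j-1},N_j]$. Then $w_k(n)=0$ for $k>j$, because $n\le N_j\le N_{k-1}$, and $|w_k(n)|<2^{-k-3}$ for $k<j$, because $n>N_{j-1}\ge N_k$. As $\sum_{k\ge1}2^{-k-3}=\frac18$, the upper estimate follows. For the lower one, take $j$ with $|a_j|$ maximal and evaluate at $n_j$. $\square$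

**Lemma 3.** If an operator $T:X\to c_0$ is bounded below on an infinite-dimensional subspace $Z$, then $X$ contains a complemented copy of $c_0$.

*Proof.* $T(Z)$ is an infinite-dimensional closed subspace of $c_0$, so by Lemma 2 it contains a subspace $H\cong c_0$. By Sobczyk's theorem there is a projection $Q$ of $c_0$ onto $H$. Put $Z'=Z\cap T^{-1}(H)$. Then $T|_{Z'}:Z'\to H$ is an isomorphism onto, and $(T|_{Z'})^{-1}QT$ maps $X$ into $Z'$ and is the identity on $Z'$. $\square$

So in a counterexample to the conjecture, every operator into $c_0$ is SS, including those that witness the failure of the Grothendieck property. The plan is to build one such operator as a quotient map. The results are as follows.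

**Theorem 1.** There are a compact space $K$ with $C(K)$ Grothendieck, a Banach space $X\supset C(K)$, and a surjection $q:X\to c_0$ with $\ker q=C(K)$, such that:

1. $X$ is an $\mathcal L_\infty$-space;
2. $X$ is not a Grothendieck space;
3. $q$ is strictly singular, and every operator from $X$ into a Banach space with weak$^*$-sequentially compact dual ball (e.g. a separable space) is strictly singular. In particular $X$ has no infinite-dimensional separable complemented subspace.

Thus the conjecture is false (in ZFC).

**Theorem 2.** For every $\lambda>1$, the space $X$ of Theorem 1 has an equivalent norm making it an $\mathcal L_{\infty,\lambda}$-space. So the conjecture fails for $\mathcal L_{\infty,\lambda}$-spaces for each $\lambda>1$. Moreover $X$ is not isomorphic to any Lindenstrauss space.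

Compare this with the positive result: a space that is $\mathcal L_{\infty,\lambda}$ for all $\lambda>1$ simultaneously is a Lindenstrauss space (a theorem of Lindenstrauss), and for those the conclusion of the conjecture holds by the known theorem.

## A criterion for extensions of $c_0$

Suppose $q:X\to c_0$ is onto with kernel $Y$. The obvious choice $X=Y\oplus c_0$ is useless, since it has a complemented $c_0$. Theorem 3 says that for suitable $Y$ the only thing to achieve is that $q$ be SS. The kernel needs one more property.

**Definition.** $Y$ has the *Dunford–Pettis property* (DPP) if every weakly compact operator from $Y$ to a Banach space maps weakly convergent sequences to norm convergent ones.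

The space $\ell_1$ has the DPP by the Schur property. An infinite-dimensional reflexive space does not, as the identity shows. By a theorem of Grothendieck every $C(K)$ has the DPP. Recall also that $B_{S^*}$ is weak$^*$-sequentially compact if $S$ is separable, because it is then weak$^*$ metrizable and compact. For $S=\ell_\infty$ it is not: given a subsequence $(e_{n_k}^*)$ of the coordinate functionals, take $x\in\ell_\infty$ with $x(n_k)=(-1)^k$.

**Theorem 3.** Let $Y\subset X$ be Banach spaces, $Y$ Grothendieck with the DPP, and let $q:X\to c_0$ be onto with $\ker q=Y$. Then $X$ is not Grothendieck, and the following are equivalent: (i) $q$ is SS; (ii) every operator from $X$ into a Banach space with weak$^*$-sequentially compact dual ball is SS; (iii) $X$ has no infinite-dimensional separable complemented subspace; (iv) $X$ has no complemented copy of $c_0$.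

**Step 1: $X$ is not Grothendieck.** This step uses only that $q$ is onto. The functionals $q^*e_n^*$ are weak$^*$-null because $q$ maps into $c_0$. Since $q$ is onto, $q^*:\ell_1\to X^*$ is an isomorphic embedding. The functional on $q^*(\ell_1)$ that corresponds to $(1,1,1,\dots)\in\ell_\infty$ extends to $X^*$ by Hahn–Banach and equals $1$ on each $q^*e_n^*$. So $(q^*e_n^*)$ is not weakly null.

Now let $T:X\to S$, where $B_{S^*}$ is weak$^*$-sequentially compact. We prove (i)⇒(ii) in two steps.

**Step 2: $T|_Y$ is SS, because $Y$ is Grothendieck with the DPP.** Let $(s_n^*)\subset B_{S^*}$. A subsequence is weak$^*$ convergent, and its image under $(T|_Y)^*$ is weak$^*$ convergent in $Y^*$, hence weakly convergent. So $(T|_Y)^*$ is weakly compact (Eberlein–Šmulian), and by Gantmacher's theorem $T|_Y$ is weakly compact. Suppose $T|_Y$ were bounded below on an infinite-dimensional $E\subset Y$. Then $T(E)$ is closed, and its unit ball lies in a multiple of the relatively weakly compact set $T(B_E)$, so $T(E)$ is reflexive, and so is $E$. Every sequence in $B_E$ therefore has a weakly convergent subsequence. By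 the DPP its $T$-image is norm convergent, and since $T$ is bounded below on $E$, the subsequence itself is norm convergent. So $B_E$ is norm compact, which contradicts $\dim E=\infty$.

**Step 3: if $q$ is SS, then $T$ is SS.** The purpose is to push a subspace on which $T$ is bounded below into $Y$, where Step 2 forbids it. Suppose $\|Tx\|\ge c\|x\|$ on an infinite-dimensional $E\subset X$, with $c>0$. Since $X/Y\cong c_0$ via $q$, there is $C>0$ with $\operatorname{dist}(x,Y)\le C\|q(x)\|$ for all $x$. Fix $0<\eta<\frac12$ with $\eta\|T\|\le c/2$.

We build a normalized sequence $(x_n)\subset E$ by Mazur's construction. Choose $\varepsilon_n\in(0,1)$ with $\prod_n(1-\varepsilon_n)\ge\frac12$. Given $x_1,\dots,x_n$, let $F$ be their span, let $(u_i)$ be a finite $\varepsilon_n$-net of the unit sphere of $F$, and choose norm-one $\varphi_i\in E^*$ with $\varphi_i(u_i)=1$. Put $E'=\bigcap_i\ker\varphi_i$. For $u\in F$ with $\|u\|=1$, $\|u-u_i\|\le\varepsilon_n$ and $x\in E'$,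
$$\|u+x\|\ge\|u_i+x\|-\varepsilon_n\ge|\varphi_i(u_i+x)|-\varepsilon_n=1-\varepsilon_n .$$
So $\|u+x\|\ge(1-\varepsilon_n)\|u\|$ for all $u\in F$, $x\in E'$. The space $E'$ is infinite-dimensional and $q$ is SS, so $q$ is not bounded below on $E'$, and we may pick a unit vector $x_{n+1}\in E'$ with $C\|q(x_{n+1})\|<\eta2^{-(n+1)-2}$. The first vector $x_1\in E$ is chosen in the same way, with $E'=E$. The result is a basic sequence with basis constant at most $2$, so for a finite sum $x=\sum a_nx_n$ we have $|a_n|\le4\|x\|$, since $a_nx_n$ is the difference of two partial sums. Moreover there are $y_n\in Y$ with $\|x_n-y_n\|<\eta2^{-n-2}$, hence $\sum_n4\|x_n-y_n\|\le\eta$.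

For finite sums $x=\sum a_nx_n$ and $y=\sum a_ny_n$ this gives $\|x-y\|\le\sum|a_n|\|x_n-y_n\|\le\eta\|x\|$. Hence $(1-\eta)\|x\|\le\|y\|\le(1+\eta)\|x\|$ and
$$\|Ty\|\ge\|Tx\|-\|T\|\|x-y\|\ge c\|x\|-\eta\|T\|\|x\|\ge\tfrac c2\|x\|\ge\tfrac{c}{2(1+\eta)}\|y\| .$$
The $y_n$ are linearly independent by $\|y\|\ge(1-\eta)\|x\|$. So $T$ is bounded below on the infinite-dimensional space $\overline{\operatorname{span}}(y_n)\subset Y$, contrary to Step 2.

**Step 4: the remaining implications.** (ii)⇒(iii): if $S\subset X$ is separable, infinite-dimensional and the range of a projection $P$, then $B_{S^*}$ is weak$^*$-sequentially compact, but $P:X\to S$ is the identity on $S$, so it is not SS. (iii)⇒(iv): $c_0$ is separable. (iv)⇒(i): this is Lemma 3. $\square$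

So we want an $\mathcal L_\infty$-space $X$ and an SS surjection $q:X\to c_0$ whose kernel is a Grothendieck $C(K)$.

## Jump functions on the Cantor set

Let $\Delta=\{0,1\}^{\mathbb N}$ with coordinates $0,1,2,\dots$. For a finite word $\sigma$ of length $|\sigma|$ let $\Delta_\sigma=\{x\in\Delta:x\supset\sigma\}$; these cylinders are clopen. For $p\in\Delta$ and $l\ge 0$ put
$$C^p_l=\{x\in\Delta:\ x|l=p|l,\ x(l)\neq p(l)\}.$$
This is a cylinder, and $\Delta_{p|h}\setminus\{p\}=\bigsqcup_{l\ge h}C_l^p$.

**One jump.** Fix $p$ and $h$, and let $W=\bigcup_{l\ge h,\ l\text{ even}}C^p_l$. A point $x\ne p$ of $\Delta_{p|h}$ lies in exactly one of the open sets $C_l^p$, so $W$ is open and $\overline W=W\cup\{p\}$. The function $1_W$ is continuous except at $p$, where it tends to $1$ along the even pieces and to $0$ along the odd ones. For a function $f$ on $\Delta$ let $J_p(f)$ be the limit of $f$ at $p$ along $\bigcup_{l\text{ even}}C_l^p$ minus the limit along $\bigcup_{l\text{ odd}}C^p_l$, if both exist. On $C(\Delta)+\operatorname{span}\{1_W\}$ we get $J_p(g+a1_W)=a$, so $J_p$ is a quotient map onto the scalars with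 kernel $C(\Delta)$. In the sup norm $|J_p(f)|\le2\|f\|$, and since $1_W-\frac12 1_{\Delta_{p|h}}$ has norm $\frac12$, the distance of $g+a1_W$ to $C(\Delta)$ is exactly $\frac12|a|$. The same factor $\frac12$ appears in the full construction.

**One jump point for each coordinate of $c_0$.** The first thing to try is to choose distinct points $p_1,p_2,\dots$ and sets $W_n$ as above at $p_n$, to let $X_1$ be the closed span of $C(\Delta)\cup\{1_{W_n}:n\ge1\}$ in the sup norm, and to put $q_1(f)=(J_{p_n}(f))_n$. Since $1_{W_n}$ is continuous off $p_n$, we have $q_1(1_{W_n})=e_n$, so $q_1$ maps $X_1$ into $c_0$. But $q_1$ is not SS. Pass to a subsequence $p_{n_k}\to p_\infty$ with $p_{n_k}\ne p_\infty$. Thinning out further, we find pairwise disjoint cylinders $V_k\ni p_{n_k}$: given $V_1,\dots,V_k$, none containing $p_\infty$, take a cylinder around $p_\infty$ disjoint from them, a later point $p_{n_{k+1}}$ in it, and $V_{k+1}$ inside it, not containing $p_\infty$. Let $f_k=1_{W_{n_k}\cap V_k}$. The set $W_{n_k}\setminus V_k$ is open, and it equals $(W_{n_k}\cup\{p_{n_k}\})\setminus V_k$, which is closed. So $1_{W_{n_k}}-f_k\in C(\Delta)$,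 $f_k\in X_1$ and $q_1(f_k)=e_{n_k}$. The $f_k$ have disjoint supports, hence $\|\sum a_kf_k\|=\max|a_k|=\|q_1(\sum a_kf_k)\|$: the map $q_1$ is isometric on a copy of $c_0$, and Lemma 3 applies. Enlarging $C(\Delta)$ does not help, because the functions $f_k$ stay in the space.

The breakdown is precise: coordinate $n$ is attached to one point, so it can be localized in an arbitrarily small neighborhood, and infinitely many points of $\Delta$ always include infinitely many with disjoint neighborhoods.

**One finite set of jump points for each coordinate.** So attach to coordinate $n$ a finite set $G_n$ that meets every cylinder of length $n$, and let all jumps of an admissible function at the points of $G_n$ be equal, their common value being the $n$-th coordinate of $q(f)$. If $|q(f)_n|=1$, then $f$ has modulus about $\frac12$ or more somewhere in every cylinder of length at most $n$. Lifts of infinitely many coordinates can no longer be disjoint: inside any open set where finitely many of them are large, a later one is large on a smaller open set. This will force strict singularity. For finitely many coordinates,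 on the other hand, disjointness remains possible, since a neighborhood of the finite set $G_n$ can be made to avoid the finitely many other jump points. This will give the local $\ell_\infty$ structure.

**The kernel.** If the kernel is $C(\Delta)$, the space spanned by $C(\Delta)$ and countably many functions is separable, hence is a separable complemented subspace of itself. So $C(\Delta)$, the functions generated by clopen sets, has to be enlarged to a Grothendieck space $C(K)$ without absorbing the jumps. We therefore replace clopen sets by regular open sets, of which there are many more, and keep in the kernel only those that do not jump.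

## Regular open sets that split no marked point

**Regular open sets.** An open set $A\subset\Delta$ is regular open if $A=\operatorname{int}\overline A$. The regular open sets form a complete Boolean algebra $\mathcal R=RO(\Delta)$ with $A\wedge B=A\cap B$, complement $\operatorname{int}(\Delta\setminus A)$, and suprema $\operatorname{int}\overline{\bigcup}$. The clopen sets form a subalgebra. For example, $\Delta\setminus\{p\}$ is open but not regular open. The set $W$ of the previous section is regular open, since the odd pieces accumulate at $p$, so $p\notin\operatorname{int}\overline W$. The join of $W$ with the union of the odd pieces is all of $\Delta_{p|h}$, so joins may be larger than unions.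

In any Boolean algebra, if $\bigvee_ja_j$ exists, then $x\wedge\bigvee_ja_j=\bigvee_j(x\wedge a_j)$. Clearly $x\wedge\bigvee_j a_j$ is an upper bound of the $x\wedge a_j$. If $u\ge x\wedge a_j$ for all $j$, then $a_j\le u\vee\neg x$ for all $j$, so $\bigvee_j a_j\le u\vee\neg x$ and $x\wedge\bigvee_j a_j\le u$. We call this infinite distributivity.

**Ultrafilters and Stone spaces.** An ultrafilter on a Boolean algebra contains exactly one of $A,\neg A$ for each $A$, and if it contains a finite join, it contains one of the joined elements. The Stone space of $\mathcal R$, denoted $K'$, is the compact space of its ultrafilters, in which the sets $[A]=\{x\in K':A\in x\}$ are exactly the clopen sets and form a base. The map $A\mapsto[A]$ respects finite Boolean operations. For instance, a finite algebra with $N$ atoms has an $N$-point Stone space, and the Stone space of the algebra of clopen subsets of $\Delta$ is $\Delta$.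

**The sets $G_n,E_n,W_n$.** Choose inductively pairwise disjoint finite sets $G_n\subset\Delta$ ($n\ge1$), where $G_n$ has exactly one point in each $\Delta_\sigma$ with $|\sigma|=n$; this is possible since cylinders are infinite. Put $G=\bigcup_nG_n$. Choose $h_n\ge n$ such that no $\Delta_{p|h_n}$ ($p\in G_n$) contains a point of $G_1\cup\dots\cup G_{n-1}$. As $h_n\ge n$, the sets $\Delta_{p|h_n}$, $p\in G_n$, are pairwise disjoint. Put
$$E_n=\bigcup_{p\in G_n}\Delta_{p|h_n},\qquad W_n=\bigcup_{p\in G_n}\ \bigcup_{l\ge h_n,\ l\text{ even}}C^p_l .$$
Then $E_n$ is clopen, $G_n\subset E_n$, $W_n\subset E_n$ is open, and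
$$E_n\cap G_m=\emptyset\qquad(m<n).\tag{1}$$
As for one point, $\overline{W_n}=W_n\cup G_n$. Each $p\in G_n$ is a limit of the pieces with $l$ even and of those with $l$ odd. So $W_n$ is regular open with boundary $G_n$, and each $p\in G_n$ lies in the closure of $W_n$ and of $W_n':=\Delta\setminus\overline{W_n}$, which is the complement of $W_n$ in $\mathcal R$.

**The two sides of a marked point.** Let $p\in G_n$. The sets $W_n\cap\Delta_{p|h}$, $h\in\mathbb N$, are nonempty and decreasing in $h$, so some ultrafilter $s_p$ on $\mathcal R$ contains them all. Similarly some ultrafilter $t_p$ contains all $W_n'\cap\Delta_{p|h}$. Both contain every clopen neighborhood of $p$. The points $s_p,t_p\in K'$ play the roles of the even and the odd side of $p$. Say that $A\in\mathcal R$ *splits* $p$ if exactly one of $s_p,t_p$ contains $A$, and put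
$$\mathcal A=\{A\in\mathcal R:\ A\text{ splits no }p\in G\}.$$
If $A,B$ do not split $p$, then neither do $\neg A$ and $A\wedge B$, so $\mathcal A$ is a subalgebra of $\mathcal R$. It contains every clopen $U$: if $p\in U$, then $U$ lies in both ultrafilters, and if $p\notin U$, then the complement of $U$ lies in both.

**Lemma 4.** (a) $W_n$ splits exactly the points of $G_n$, and $W_n\in s_p\setminus t_p$ for $p\in G_n$. (b) If $U$ is clopen and $U\cap G_n=\emptyset$, then $W_n\cap U\in\mathcal A$. In particular $D_{n,m}:=W_n\cap(E_{n+1}\cup\dots\cup E_m)\in\mathcal A$ for $n\le m$.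

*Proof.* (a) For $p\in G_n$, $W_n\in s_p$ and $\neg W_n=W_n'\in t_p$ by choice. If $p\in G\setminus G_n$, then $p$ is not in the boundary of $W_n$, so some $\Delta_{p|h}$ is contained in $W_n$ or in $W_n'$. Both ultrafilters contain $\Delta_{p|h}$, so they agree on $W_n$. (b) If $p\in G\setminus G_n$, neither $W_n$ nor $U$ splits $p$, so $W_n\cap U$ does not. If $p\in G_n$, then $p\notin U$, so $U$ is in neither ultrafilter, and then neither is $W_n\cap U$. The last assertion follows from (1). $\square$

## The extension of $c_0$ by $C(K)$

Let $Y_0=\operatorname{span}\{1_{[A]}:A\in\mathcal A\}\subset C(K')$ and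
$$Y=\overline{Y_0},\qquad X_0=\operatorname{span}\big(Y_0\cup\{1_{[W_n]}:n\ge1\}\big),\qquad X=\overline{X_0}\subset C(K'),$$
with the sup norm.

**Step 1: $Y$ is a $C(K)$.** Let $K$ be the Stone space of $\mathcal A$. The map $\rho:K'\to K$, $\rho(x)=x\cap\mathcal A$, is continuous, and it is onto because every ultrafilter on $\mathcal A$ extends to one on $\mathcal R$. So $g\mapsto g\circ\rho$ embeds $C(K)$ isometrically into $C(K')$. It maps the indicators of the clopen subsets of $K$ to the functions $1_{[A]}$, $A\in\mathcal A$. By Stone–Weierstrass those indicators span a dense subspace of $C(K)$, so the image of $C(K)$ is $Y$.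

**Step 2: definition of $q$.** Let $f=y+\sum a_n1_{[W_n]}\in X_0$ with $y\in Y_0$. Sets in $\mathcal A$ split nothing, so Lemma 4(a) gives $f(s_p)-f(t_p)=a_n$ for all $p\in G_n$. The functionals $f\mapsto f(s_p)-f(t_p)$ have norm at most $2$, so by density of $X_0$, for every $f\in X$ the number
$$q(f)_n:=f(s_p)-f(t_p)\qquad(p\in G_n)\tag{2}$$
does not depend on $p\in G_n$, and $|q(f)_n|\le2\|f\|$. As $q(X_0)\subset c_{00}$, density also gives $q(f)\in c_0$. So $q:X\to c_0$ is linear, $\|q\|\le2$, and $q$ vanishes on $Y$.

**Step 3: disjoint lifts of finitely many unit vectors.** We want functions in $X_0$ lifting $e_1,\dots,e_m$ with disjoint supports and norm $\frac12$. For $n\le m$ let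
$$E_n^{(m)}=E_n\setminus\bigcup_{n<j\le m}E_j,\qquad W_n^{(m)}=W_n\cap E_n^{(m)},\qquad R_n^{(m)}=1_{[W_n^{(m)}]}-\tfrac12 1_{[E_n^{(m)}]} .$$
For fixed $m$ the sets $E_n^{(m)}$ are clopen and pairwise disjoint, and $G_n\subset E_n^{(m)}$ by (1). Since $W_n\subset E_n$, a clopen set and its complement cut $W_n$ into $W_n^{(m)}$ and $D_{n,m}$, so
$$R_n^{(m)}=1_{[W_n]}-1_{[D_{n,m}]}-\tfrac12 1_{[E_n^{(m)}]} .\tag{3}$$
By Lemma 4(b), $R_n^{(m)}\in X_0$ and $R_n^{(m)}-1_{[W_n]}\in Y_0$, so $q(R_n^{(m)})=e_n$. As $R_n^{(m)}=\pm\frac12$ on the nonempty set $[E_n^{(m)}]$ and $0$ elsewhere,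
$$\Big\|\sum_{n\le m}a_nR_n^{(m)}\Big\|=\tfrac12\max_{n\le m}|a_n| .\tag{4}$$

**Step 4: $q$ is onto with kernel $Y$.** Let $f\in X_0$ and $a=q(f)$. For $m$ large, $f-\sum_{n\le m}a_nR_n^{(m)}\in Y$, so $\operatorname{dist}(f,Y)\le\frac12\|q(f)\|$ by (4). Both sides are continuous in $f$, so this holds on $X$. Conversely $\|q(f)\|=\|q(f-y)\|\le2\|f-y\|$ for $y\in Y$. Therefore
$$\operatorname{dist}(f,Y)=\tfrac12\|q(f)\|\qquad(f\in X).\tag{5}$$
So $\ker q=Y$. The induced map $X/Y\to c_0$ is an isometry up to the factor $2$, so its range is closed. The range contains $c_{00}$, so $q$ is onto.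

## Subsequential completeness and the Grothendieck property of $C(K)$

The algebra $\mathcal A$ is not complete: the union of the finitely many sets $C^p_l$, $p\in G_n$, for each even $l\ge h_n$ is clopen, and $W_n$ is the supremum in $\mathcal R$ of these sets, but $W_n\notin\mathcal A$. A weaker property is enough for the Grothendieck property. It holds because only countably many points are marked.

A family of infinite subsets of $\mathbb N$ is *almost disjoint* if any two distinct members have finite intersection. Every countably infinite set carries an uncountable such family: identify it with the set of finite $0$-$1$ words and take, for each $x\in\Delta$, the set $\{x|n:n\in\mathbb N\}$. Two different branches share only finitely many words.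

**Lemma 5 (Haydon's subsequential completeness).** Every pairwise disjoint sequence $(A_k)$ in $\mathcal A$ has a subsequence with a supremum in $\mathcal A$.

*Proof.* Let $\{M_\xi\}$ be an uncountable almost disjoint family of infinite subsets of $\mathbb N$, and let $U_\xi=\sup_{k\in M_\xi}A_k$ in $\mathcal R$. By infinite distributivity and disjointness, $U_\xi\wedge U_\eta=\bigvee_{k\in M_\xi\cap M_\eta}A_k$ for $\xi\ne\eta$, a finite join. We count the $\xi$ for which $U_\xi$ splits a given $p\in G$.

*Some $A_k$ lies in $s_p$.* Then $A_k\in t_p$ too, because $A_k\in\mathcal A$. If $k\in M_\xi$, then $U_\xi\ge A_k$ lies in both ultrafilters. If $k\notin M_\xi$, then $U_\xi\wedge A_k=0$, so $U_\xi$ lies in neither. No $U_\xi$ splits $p$.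

*No $A_k$ lies in $s_p$.* Then no $A_k$ lies in $t_p$. If $U_\xi,U_\eta\in s_p$ with $\xi\neq\eta$, then the finite join $U_\xi\wedge U_\eta$ is in $s_p$, so some $A_k\in s_p$, a contradiction. So at most one $U_\xi$ lies in $s_p$, likewise at most one lies in $t_p$, and at most two of the $U_\xi$ split $p$.

As $G$ is countable, all but countably many $U_\xi$ belong to $\mathcal A$. Such a $U_\xi$ is also the supremum of $(A_k)_{k\in M_\xi}$ in $\mathcal A$, since every upper bound in $\mathcal A$ is an upper bound in $\mathcal R$. $\square$

**Lemma 6 (Haydon, Israel J. Math. 40, 1981).** $C(K)$ is a Grothendieck space.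

*Proof.* Suppose not. The idea is to start as in Proposition 1 and then to sum infinitely many bump functions inside $C(K)$.

**Step 1: disjoint clopen sets.** Lemma 1 gives a weak$^*$-null sequence $(\mu_k)\subset M(K)$, $\varepsilon>0$, and disjoint open sets $O_k$ with $|\mu_k(O_k)|>\varepsilon$. By regularity there is a compact $C_k\subset O_k$ with $|\mu_k|(O_k\setminus C_k)<|\mu_k(O_k)|-\varepsilon$, and since $K$ is zero-dimensional there is a clopen $A_k$ with $C_k\subset A_k\subset O_k$. Then $|\mu_k(A_k)|>\varepsilon$. Write $A_k=[a_k]$ with $a_k\in\mathcal A$, where $[\cdot]$ now refers to $K$; the $a_k$ are pairwise disjoint. By Rosenthal's lemma there is an infinite $L$ with $|\mu_k|\big(\bigcup_{j\in L,j\ne k}A_j\big)<\varepsilon/2$ for $k\in L$.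

**Step 2: many suprema.** Take an uncountable almost disjoint family of infinite sets $L_\xi\subset L$. By Lemma 5 there are infinite $L_\xi'\subset L_\xi$ such that $b_\xi=\sup_{j\in L_\xi'}a_j$ exists in $\mathcal A$. The clopen set $[b_\xi]$ contains $\bigcup_{j\in L_\xi'}A_j$, but may be larger. Let $D_\xi=[b_\xi]\setminus\bigcup_{j\in L_\xi'}A_j$ be the excess.

**Step 3: one excess is invisible to all $\mu_k$.** Let $\xi\ne\eta$. By infinite distributivity in $\mathcal A$, $b_\xi\wedge a_j$ is $a_j$ if $j\in L'_\xi$ and $0$ otherwise, and then $b_\xi\wedge b_\eta=\bigvee_{j\in L_\xi'\cap L_\eta'}a_j$, a finite join. So $D_\xi\cap D_\eta\subset D_\xi\cap\bigcup_{j\in L'_\xi\cap L'_\eta}A_j=\emptyset$. For each $k$ only countably many of the disjoint sets $D_\xi$ have $|\mu_k|(D_\xi)>0$. There are countably many $\mu_k$ and uncountably many $\xi$, so some $\xi$ has $|\mu_k|(D_\xi)=0$ for all $k$.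

**Step 4: contradiction.** For this $\xi$ and $k\in L_\xi'$,
$$|\mu_k([b_\xi])|\ge|\mu_k(A_k)|-|\mu_k|\Big(\bigcup_{j\in L'_\xi,\,j\ne k}A_j\Big)-|\mu_k|(D_\xi)>\varepsilon-\tfrac\varepsilon2=\tfrac\varepsilon2 .$$
But $1_{[b_\xi]}\in C(K)$, so $\mu_k([b_\xi])\to0$. $\square$

## Overlapping jumps force strict singularity

**Lemma 7.** $q:X\to c_0$ is strictly singular.

*Proof.* Suppose $\|q(z)\|\ge c\|z\|$ on an infinite-dimensional $Z\subset X$, with $c>0$.

**Step 1: many elements of $Z$ with bounded absolute sum.** $q(Z)$ is an infinite-dimensional closed subspace of $c_0$. Take $w_k\in q(Z)$ and $n_1<n_2<\cdots$ from Lemma 2, and $z_k\in Z$ with $q(z_k)=w_k$. For unimodular $\epsilon_k$ and all $r$, Lemma 2 gives $\|\sum_{k\le r}\epsilon_kz_k\|\le\frac1c\|\sum_{k\le r}\epsilon_kw_k\|\le\frac2c$. Given $x\in K'$, choose the $\epsilon_k$ with $\epsilon_kz_k(x)=|z_k(x)|$. Hence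
$$\sum_k|z_k(x)|\le\tfrac2c\qquad(x\in K').\tag{6}$$

**Step 2: each $z_k$ is large near every point of $G_{n_k}$.** By (2), $|z_k(s_p)-z_k(t_p)|=|w_k(n_k)|=1$ for all $p\in G_{n_k}$, so
$$\max\big(|z_k(s_p)|,|z_k(t_p)|\big)\ge\tfrac12\qquad(p\in G_{n_k}).\tag{7}$$

**Step 3: nested open sets on which more and more $z_k$ are large.** Put $O_0=K'$ and $k_0=0$. Given a nonempty open $O_{r-1}\subset K'$, it contains $[B]$ for some nonempty $B\in\mathcal R$, and $B\supset\Delta_\sigma$ for some word $\sigma$. Choose $k_r>k_{r-1}$ with $n_{k_r}\ge|\sigma|$. Then $\Delta_\sigma$ contains a cylinder of length $n_{k_r}$, so there is $p\in G_{n_{k_r}}\cap\Delta_\sigma$. As $\Delta_\sigma$ is a clopen neighborhood of $p$, it belongs to $s_p$ and $t_p$, that is, $s_p,t_p\in[\Delta_\sigma]\subset[B]\subset O_{r-1}$. By (7) the open set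
$$O_r=\{x\in O_{r-1}:\ |z_{k_r}(x)|>\tfrac13\}$$
contains $s_p$ or $t_p$, so it is nonempty.

**Step 4: contradiction.** For $x\in O_r$ we have $|z_{k_i}(x)|>\frac13$ for $i=1,\dots,r$, so $\sum_k|z_k(x)|>r/3$. For $r>6/c$ this contradicts (6). $\square$

## Local $\ell_\infty$ structure and a family of renormings

For $\Lambda\ge\frac12$ put $|f|_\Lambda=\max(\|f\|,\Lambda\|q(f)\|)$. Since $\|f\|\le|f|_\Lambda\le\max(1,2\Lambda)\|f\|$, this is an equivalent norm on $X$, and $|\cdot|_{1/2}=\|\cdot\|$.

**Lemma 8.** $(X,|\cdot|_\Lambda)$ is an $\mathcal L_{\infty,\lambda}$-space for every $\lambda>\big(1+\frac1{2\Lambda}\big)^2$.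

**Step 1: a directed family of finite-dimensional spaces with union $X_0$.** For a finite subalgebra $\mathcal F\subset\mathcal A$ and $m\ge1$ let
$$Y_{\mathcal F}=\operatorname{span}\{1_{[A]}:A\in\mathcal F\},\qquad H_{\mathcal F,m}=Y_{\mathcal F}\oplus\operatorname{span}\{R_n^{(m)}:n\le m\}.$$
With the sup norm $Y_{\mathcal F}$ is isometric to $\ell_\infty^N$, where $N$ is the number of atoms of $\mathcal F$. The sum is direct and the $R_n^{(m)}$ are linearly independent, because $q(R_n^{(m)})=e_n$ and $q|_Y=0$. For $n\le m\le m'$, (3) gives
$$R_n^{(m)}-R_n^{(m')}=1_{[D_{n,m'}]}-1_{[D_{n,m}]}-\tfrac12\big(1_{[E_n^{(m)}]}-1_{[E_n^{(m')}]}\big),$$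
and all the sets here lie in $\mathcal A$. So $H_{\mathcal F,m}\subset H_{\mathcal F',m'}$ as soon as $m\le m'$ and $\mathcal F'$ contains $\mathcal F$ and these finitely many sets. Finitely generated Boolean algebras are finite, so any two of the spaces $H_{\mathcal F,m}$ lie in a third. Each of them is contained in $X_0$. Conversely, each $1_{[A]}$ with $A\in\mathcal A$ lies in some $Y_{\mathcal F}$, and $1_{[W_n]}=R_n^{(n)}+\frac12 1_{[E_n]}$ by (3), since $D_{n,n}=\emptyset$ and $E_n^{(n)}=E_n$. So the union is $X_0$.

**Step 2: each $H_{\mathcal F,m}$ is close to $\ell_\infty^{\dim H_{\mathcal F,m}}$.** For $f=y+\sum_{n\le m}a_nR_n^{(m)}$ with $y\in Y_{\mathcal F}$, let $N(f)=\max(\|y\|,\Lambda\max_n|a_n|)$. With this norm $H_{\mathcal F,m}$ is isometric to $\ell_\infty^{\dim H_{\mathcal F,m}}$. By (4), and since $q(f)=a$,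
$$|f|_\Lambda\le\max\big(\|y\|+\tfrac12\|a\|_\infty,\ \Lambda\|a\|_\infty\big)\le\big(1+\tfrac1{2\Lambda}\big)N(f),$$
$$N(f)\le\max\big(\|f\|+\tfrac12\|a\|_\infty,\ \Lambda\|a\|_\infty\big)\le\big(1+\tfrac1{2\Lambda}\big)|f|_\Lambda ,$$
where we used $\frac12\|a\|_\infty=\frac1{2\Lambda}\cdot\Lambda\|a\|_\infty$, and that $\Lambda\|a\|_\infty$ is at most $N(f)$ and at most $|f|_\Lambda$. So $d(H_{\mathcal F,m},\ell_\infty^{\dim H_{\mathcal F,m}})\le(1+\frac1{2\Lambda})^2$.

**Step 3: perturbation, to pass from $X_0$ to $X$.** Let $F\subset X$ be finite-dimensional with basis $f_1,\dots,f_r$, let $f_i^*\in X^*$ be extensions of the biorthogonal functionals, and let $0<\delta<1$. Since $X_0$ is dense and the family is directed, there are one $H=H_{\mathcal F,m}$ and $g_i\in H$ with $\sum_i|f_i^*|_\Lambda\,|g_i-f_i|_\Lambda<\delta$, where $|f_i^*|_\Lambda$ is the dual norm. Let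
$$T=I+\sum_if_i^*\otimes(g_i-f_i),\qquad\text{that is,}\qquad Tx=x+\sum_if_i^*(x)(g_i-f_i).$$
Then $|T-I|_\Lambda<\delta$, so $T$ is an automorphism of $X$ with $|T|_\Lambda\le1+\delta$ and $|T^{-1}|_\Lambda\le\frac1{1-\delta}$. Also $Tf_i=g_i$, so $T(F)\subset H$. Hence $F\subset T^{-1}(H)$ and
$$d\big(T^{-1}(H),\ell_\infty^{\dim H}\big)\le\frac{1+\delta}{1-\delta}\Big(1+\frac1{2\Lambda}\Big)^2 .$$
For $\delta$ small enough the right side is at most $\lambda$. $\square$

## The counterexample at every $\lambda>1$

**Proof of Theorem 1.** Part (1) is Lemma 8 with $\Lambda=\frac12$: $X$ is an $\mathcal L_{\infty,\lambda}$-space for every $\lambda>4$. The space $Y=C(K)$ has the DPP by Grothendieck's theorem and is a Grothendieck space by Lemma 6, and $q:X\to c_0$ is onto with kernel $Y$ by (5) and the lines following it. So Theorem 3 applies and gives (2). Since $q$ is SS by Lemma 7, the implications (i)⇒(ii) and (i)⇒(iii) of Theorem 3 give (3). $\square$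

**Proof of Theorem 2.** Given $\lambda>1$, choose $\Lambda\ge\frac12$ so large that $(1+\frac1{2\Lambda})^2<\lambda$. By Lemma 8, $(X,|\cdot|_\Lambda)$ is an $\mathcal L_{\infty,\lambda}$-space. Being Grothendieck and having an infinite-dimensional separable complemented subspace are isomorphic invariants, so $(X,|\cdot|_\Lambda)$ is still a counterexample to the conjecture. Finally, suppose $X$ were isomorphic to a Lindenstrauss space. That space would contain no complemented copy of $c_0$, by Theorem 1(3), and would be Grothendieck by the known theorem. Then $X$ would be Grothendieck, contrary to Theorem 1(2). $\square$
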